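\title{A maximal abelian subalgebra of $R\,\bar\otimes\,L(F_n)$ that is maximal injective}

\begin{abstract}
We show that for $2\le n\le\infty$ the II$_1$ factor $R\,\bar\otimes\,L(F_n)$ contains a maximal abelian subalgebra that is also a maximal injective subalgebra. The example is explicit: to a maximal abelian subalgebra $D=\{h\}''$ of $R$, with $0\le h\le1$, one adjoins the element $S=\cos h\otimes s_1+\sin h\otimes s_2$, where $s_1,s_2$ are two of the semicircular generators of $L(F_n)$. In fact every injective subalgebra that contains $S$ lies in the algebra generated by $D\otimes 1$ and $S$. The factor $R$ can be replaced by any finite von Neumann algebra with separable predual. The proof writes $S=L+L^*$ with $L$ an isometry and studies states on the full operator algebra that are central for a given injective subalgebra.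
\end{abstract}

\section{The question and the results}\label{sec:intro}

Throughout, a von Neumann subalgebra of a von Neumann algebra $M$ contains the unit of $M$. We write $X'$ for the commutant of a set $X$ of operators and $A\vee B$ for the von Neumann algebra generated by $A\cup B$. All von Neumann algebras that we study, other than the algebra $B(\mathcal H)$ of all bounded operators on which states will be defined, are finite and have separable predual.

A von Neumann algebra $B\subseteq B(\mathcal H)$ is \emph{injective} if there is a linear projection of norm one from $B(\mathcal H)$ onto $B$; this does not depend on the representation. It is \emph{hyperfinite} if it is generated by an increasing sequence of finite-dimensional unital $*$-subalgebras. By Connes' theorem the two properties are equivalent when the predual is separable. Abelian von Neumann algebras are injective. The tensor product of two injective algebras with separable predual is injective: if $(F_k)$ and $(G_k)$ generate the two factors, then $(F_k\otimes G_k)$ generates the product.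

A \emph{MASA} of $M$ is an abelian von Neumann subalgebra $A$ with $A'\cap M=A$. A von Neumann subalgebra $B\subseteq M$ is \emph{maximal injective} if it is injective and no injective von Neumann subalgebra of $M$ contains it strictly. For abelian $A$, the second property implies the first: if $A$ is maximal injective and $x=x^*\in A'\cap M$, then $A\vee\{x\}''$ is abelian, hence injective, hence equal to $A$; and $A'\cap M$ is spanned by its self-adjoint elements. The converse fails badly. In the hyperfinite II$_1$ factor $R$ no MASA is maximal injective, because $R$ itself is injective and not abelian. Let $L(F_n)$ be the von Neumann algebra generated by the left regular representation of the free group on $n$ generators. The following question is posed in \cite{MO}.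

\begin{quote}
\emph{Let $n\ge2$. Does the II$_1$ factor $R\,\bar\otimes\,L(F_n)$ contain a MASA that is a maximal injective subalgebra?}
\end{quote}

The first attempts suggest a negative answer. If an abelian algebra $A$ lies in $R\,\bar\otimes\,B_0$ with $B_0\subseteq L(F_n)$ injective, then $A$ is strictly contained in the injective, nonabelian algebra $R\,\bar\otimes\,B_0$. This excludes every product $D\,\bar\otimes\,A_0$ of abelian subalgebras of the two factors, and every unitary conjugate of such a product: the tensor factor $R$ seems always to leave room for enlargement. If free groups on one generator were allowed, the answer would indeed be negative, since $R\,\bar\otimes\,L(\mathbb Z)$ is injective.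

The answer is nevertheless positive, and the way out is to let the second factor of the product vary. As a guide, identify a MASA $D$ of $R$ with $L^\infty(X,\mu)$ and $D\,\bar\otimes\,L(F_n)$ with the bounded measurable functions from $X$ to $L(F_n)$. A product $D\,\bar\otimes\,A_0$ is the constant field $t\mapsto A_0$. Elements of $R$ outside $D$ connect different points of $X$, and they enlarge the product because the same algebra sits over all points. We take instead a field $t\mapsto A_t$ that rotates with $t$. No direct integral theory is used in the proofs.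

\subsection*{The free group factor on Fock space}
Fix $2\le n\le\infty$. Let $H=\mathbb C^n$ ($H=\ell^2$ if $n=\infty$) have orthonormal basis $(e_i)$, and let
\[
\mathcal F=\mathbb C\Omega\oplus\bigoplus_{k\ge1}H^{\otimes k}
\]
be the full Fock space. Inner products are linear in the first variable. For $\xi\in H$ the creation operator $l(\xi)$ is given by $l(\xi)\Omega=\xi$ and $l(\xi)\eta=\xi\otimes\eta$ for $\eta\in H^{\otimes k}$. It satisfies $l(\xi)^*l(\xi')=\langle\xi',\xi\rangle1$ and $l(\xi)^*\Omega=0$. Put $l_i=l(e_i)$, $s_i=l_i+l_i^*$ and $N=\{s_i: i\}''$. By a theorem of Voiculescu, $N\cong L(F_n)$, the vector $\Omega$ is cyclic for $N$, and $\tau_N=\langle\,\cdot\,\Omega,\Omega\rangle$ is the faithful normal trace of $N$. Thus $\mathcal F=L^2(N)$.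

\subsection*{The rotating generator}
Let $P$ be a finite von Neumann algebra with separable predual and faithful normal tracial state $\tau_P$, and let $M=P\,\bar\otimes\,N$ with trace $\tau=\tau_P\otimes\tau_N$. Let $D\subseteq P$ be an abelian von Neumann subalgebra and $C=D'\cap P$, so that $D\subseteq C$, with equality exactly when $D$ is a MASA. An abelian von Neumann algebra with separable predual is generated by one self-adjoint element; after an affine change, $D=\{h\}''$ with $0\le h\le1$. Fix any such $h$ and put
\begin{equation}\label{eq:S}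
c=\cos h,\qquad d=\sin h,\qquad S=c\otimes s_1+d\otimes s_2\in D\,\bar\otimes\,N .
\end{equation}
In the picture above, $X$ is the spectrum of $h$, the element $S$ is the function $t\mapsto\cos t\,s_1+\sin t\,s_2$, and $A_t$ is the algebra generated by its value at $t$. Note that $S=S^*$ commutes with $C\otimes1$.

\begin{theorem}\label{thm:A}
If $D$ is a MASA of $P$, then $A=(D\otimes1)\vee\{S\}''$ is a MASA of $M=P\,\bar\otimes\,L(F_n)$ and is a maximal injective subalgebra of $M$. Moreover, every injective von Neumann subalgebra of $M$ that contains the single element $S$ is contained in $A$. In particular, for $2\le n\le\infty$ the factor $R\,\bar\otimes\,L(F_n)$ contains a MASA that is a maximal injective subalgebra.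
\end{theorem}

This is a case of a statement for arbitrary abelian $D$, which also shows that the hypothesis on $D$ is necessary. Recall that an algebra is \emph{diffuse} if it has no minimal projection.

\begin{theorem}\label{thm:B}
Let $D\subseteq P$ be any abelian von Neumann subalgebra, $C=D'\cap P$, and $\mathcal A=(C\otimes1)\vee\{S\}''$.
\begin{enumerate}
\item[(1)] $\{S\}'\cap M=\mathcal A\cong C\,\bar\otimes\,\{S\}''$, and $\{S\}''$ is diffuse.
\item[(2)] Every injective von Neumann subalgebra $B\subseteq M$ with $S\in B$ satisfies $B\subseteq\mathcal A$.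
\item[(3)] If $C$ is injective, then $\mathcal A$ is maximal injective, and it is the unique maximal injective subalgebra of $M$ containing $S$. If $C$ is not injective, then $\mathcal A$ is not injective.
\item[(4)] $(D\otimes1)\vee\{S\}''$ is maximal injective in $M$ if and only if $D$ is a MASA of $P$.
\end{enumerate}
\end{theorem}

The two extreme choices of $D$ are instructive. For $D=\mathbb C1$ and $h=0$ nothing rotates, $S=1\otimes s_1$, and for $P=R$ part (3) says that $R\,\bar\otimes\,\{s_1\}''$ is the unique maximal injective subalgebra containing $1\otimes s_1$. For $D$ a MASA the rotation shrinks the coefficient algebra $C$ to $D$ itself.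

\begin{corollary}\label{cor:C}
If $Q$ is a II$_1$ factor with separable predual and $1<t\le\infty$, then $Q\,\bar\otimes\,L(F_t)$, where $L(F_t)$ is the interpolated free group factor, contains a MASA that is maximal injective.
\end{corollary}

Everything follows quickly from Theorem~\ref{thm:B}(2), whose proof occupies Sections~\ref{sec:example} to~\ref{sec:wick}. Section~\ref{sec:example} states the criterion that drives the proof and applies it by hand when $P=M_2(\mathbb C)$.

\section{Standard facts}\label{sec:facts}

\subsection*{Tracial algebras}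
The algebra $M=P\,\bar\otimes\,N$ acts on $K=L^2(P)\otimes\mathcal F=L^2(M)$, with cyclic vector $\xi_0=\hat1\otimes\Omega$ and $\langle x\xi_0,y\xi_0\rangle=\tau(y^*x)$. Put $\|x\|_2=\|x\xi_0\|=\|x^*\|_2$; since $\tau$ is faithful, $x\xi_0=0$ forces $x=0$. For a von Neumann subalgebra $B\subseteq M$ let $L^2(B)=\overline{B\xi_0}$. If a unital $*$-algebra $B_0$ generates $B$, it is strongly dense in $B$ by the bicommutant theorem, so $B_0\xi_0$ is dense in $L^2(B)$. There is a trace-preserving conditional expectation $E_B\colon M\to B$: a projection of norm one with $E_B(b_1xb_2)=b_1E_B(x)b_2$ for $b_1,b_2\in B$, such that $E_B(x)\xi_0$ is the orthogonal projection of $x\xi_0$ onto $L^2(B)$. Consequently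
\begin{equation}\label{eq:L2}
x\in M,\quad x\xi_0\in L^2(B)\quad\Longrightarrow\quad x=E_B(x)\in B .
\end{equation}
Also, if $B_1\subseteq B\subseteq M$ and $B$ is injective, then so is $B_1$: compose the projection $B(K)\to B$ with $E_{B_1}$. The same facts hold in $(P,\tau_P)$ and $(N,\tau_N)$.

\subsection*{States}
A state $\Phi$ on $B(K)$ satisfies the Cauchy--Schwarz inequality $|\Phi(T_1^*T_2)|^2\le\Phi(T_1^*T_1)\Phi(T_2^*T_2)$. In particular, for a projection $Q$,
\begin{equation}\label{eq:null}
\Phi(Q)=0\quad\Longrightarrow\quad\Phi(QT)=\Phi(TQ)=0\ \text{ for all }T\in B(K).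
\end{equation}
A Banach limit $\operatorname{Lim}$ is a shift-invariant state on $\ell^\infty(\mathbb N)$. We use only that it is a state and that it ignores finitely many terms of a sequence.

\subsection*{Normal ordering}
For a word $I=(i_1,\dots,i_m)$ in the indices put $|I|=m$, $l_I=l_{i_1}\cdots l_{i_m}$, $l_\emptyset=1$, and $l_I^*=(l_I)^*$. Let $N_0$ be the unital $*$-algebra of polynomials in the $s_i$; the space $N_0\Omega$ is dense in $\mathcal F$. In a product of operators $l_i$ and $l_j^*$, replace an occurrence of $l_i^*l_j$ by $\delta_{ij}$ and repeat; the length drops each time, so the product is $0$ or of the form $l_Il_J^*$. Hence every element of $N_0$ is a linear combination of operators $l_Il_J^*$.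

\section{An orthogonality criterion, and the case of $2\times2$ matrices}\label{sec:example}

To prove $B\subseteq\mathcal A$ it suffices, by \eqref{eq:L2}, to show that $B$ is orthogonal to enough elements of $M$ to fill the complement of $L^2(\mathcal A)$. All we know about $B$ is that it is injective and contains $S$, so we need a test for orthogonality to $B$ that refers to $S$ alone. The test lives outside $M$. Put
\[
L=c\otimes l_1+d\otimes l_2\in B(K).
\]
Then $S=L+L^*$, and $L$ is an isometry: $L^*L=(c^2+d^2)\otimes1=1$, the cross terms vanishing because $l_1^*l_2=l_2^*l_1=0$. Moreover $L$ and $L^*$ commute with $C\otimes1$, and $L^*$ annihilates $L^2(P)\otimes\Omega$. Let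
\[
\mathcal T=\{T\in B(K):\ \|L^{*k}TL^k\|\to0\text{ as }k\to\infty\},
\]
a linear subspace closed under adjoints.

\begin{proposition}\label{prop:orth}
Let $B\subseteq M$ be an injective von Neumann subalgebra with $S\in B$. If $y\in M\cap\mathcal T$ and $b\in B$, then $\tau(yb)=0$.
\end{proposition}

The proof is in Section~\ref{sec:state}. In outline: injectivity extends $\tau$ to a state $\Phi$ on $B(K)$ for which the elements of $B$ are central; the presence of $S$ in $B$ forces $\Phi$ to be concentrated on the range of $L^k$ for every $k$; so $\tau(yb)=\Phi(yb)$ sees only the compression of $y$ to that range, whose norm is $\|L^{*k}yL^k\|$.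

Here is what the criterion gives in the smallest case with a rotation.

\begin{example}\label{ex:M2}
Let $P=M_2(\mathbb C)$ with matrix units $e_{ij}$, let $D$ be the diagonal, and let $h=\operatorname{diag}(0,t)$ with $0<t\le1$. Put $a=l(\cos t\,e_1+\sin t\,e_2)$. Then $L=\operatorname{diag}(l_1,a)$, $S=\operatorname{diag}(s_1,a+a^*)$, and $A=A_1\oplus A_2$ with $A_1=\{s_1\}''$ and $A_2=\{a+a^*\}''$. If a unitary $v\in N$ satisfied $vA_2v^*=A_1$, then $\operatorname{diag}(1,v)$ would conjugate $A$ onto $D\otimes A_1\subsetneq M_2(\mathbb C)\otimes A_1$ and $A$ would not be maximal injective. So the proof has to see that the two directions differ. Let $B\ni S$ be injective and $b=\sum e_{ij}\otimes b_{ij}\in B$.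

\emph{Off-diagonal entries.} For $z\in N_0$ we have $L^{*k}(e_{12}\otimes z)L^k=e_{12}\otimes l_1^{*k}za^k$. Let $\gamma=\cos t\in(0,1)$, so that $l_1^*a=\gamma$ and $l_2^*a=\sin t$. Then
\[
l_1^{*k}a^k=\gamma^k,\qquad l_1^{*k}s_1a^k=\gamma^{k-1}a+\gamma^kl_1^*,\qquad l_1^{*k}s_2a^k=\sin t\,\gamma^{k-1}l_1^* .
\]
In general $l_1^{*|I|}l_I$ and $l_J^*a^{|J|}$ are scalars of modulus at most $1$, and $l_1^{*(k-|I|)}a^{k-|J|}$ has norm $\gamma^{k-r}$ with $r=\max(|I|,|J|)$; so $\|l_1^{*k}l_Il_J^*a^k\|\le\gamma^{k-r}$. By normal ordering, $e_{12}\otimes z\in\mathcal T$ for all $z\in N_0$. Proposition~\ref{prop:orth} gives $0=\tau((e_{12}\otimes z)b)=\frac12\tau_N(zb_{21})$, so $b_{21}=0$ by density of $N_0\Omega$, and $b_{12}=0$ by applying this to $b^*$. Thus $B\subseteq N\oplus N$.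

\emph{Diagonal entries.} Now $L^{*k}(e_{11}\otimes z)L^k=e_{11}\otimes l_1^{*k}zl_1^k$. For $z=s_2$ this vanishes, since $l_1^*l_2=0$ and $l_2^*l_1=0$. For $z=s_2^2=l_2l_2+l_2l_2^*+l_2^*l_2^*+1$ it equals $e_{11}\otimes 1$, so monomials in the $s_i$ are not the right test elements; but it vanishes for $z=s_2^2-1$. Since $s_2\Omega=e_2$ and $(s_2^2-1)\Omega=e_2\otimes e_2$, the vector $b_{11}\Omega$ is orthogonal to $e_2$ and to $e_2\otimes e_2$. The right test elements are the $z\in N_0$ for which $z\Omega$ is a basis tensor $e_{i_1}\otimes\dots\otimes e_{i_m}$ with some $i_r\ne1$. Section~\ref{sec:wick} shows that they all pass the test, which leaves $b_{11}\Omega$ in the closed span of $\Omega$ and the tensors $e_1^{\otimes j}$, that is, in $L^2(A_1)$. For $b_{22}$ one repeats this in the rotated basis $\cos t\,e_1+\sin t\,e_2$, $-\sin t\,e_1+\cos t\,e_2$, $e_3,\dots$.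
\end{example}

The general proof has the same two steps. Section~\ref{sec:D} shows that $B\subseteq C\,\bar\otimes\,N$, which corresponds to the vanishing of the off-diagonal entries, and Section~\ref{sec:wick} treats all diagonal entries at once.

\section{Central states}\label{sec:state}

In Sections~\ref{sec:state} to~\ref{sec:wick}, $B\subseteq M$ is an injective von Neumann subalgebra with $S\in B$. The vector state of $\xi_0$ extends $\tau$ to $B(K)$, but so does the vector state of $v\xi_0$ for any unitary $v\in M$. Averaging these over the unitary groups of finite-dimensional subalgebras of $B$ produces an extension that is invariant under $B$. This is the only place in the proof of Theorem~\ref{thm:B}(2) where injectivity enters.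

\begin{lemma}\label{lem:Phi}
There is a state $\Phi$ on $B(K)$ with $\Phi|_M=\tau$ and
\begin{equation}\label{eq:central}
\Phi(bT)=\Phi(Tb)\qquad(b\in B,\ T\in B(K)).
\end{equation}
\end{lemma}

\begin{proof}
By Connes' theorem, $B=(\bigcup_kF_k)''$ with $F_1\subseteq F_2\subseteq\cdots$ finite-dimensional unital $*$-subalgebras. Let $dv$ be the Haar probability measure of the compact group $U(F_k)$ of unitaries of $F_k$, and put
\[
\Phi(T)=\operatorname{Lim}_k\int_{U(F_k)}\langle Tv\xi_0,v\xi_0\rangle\,dv .
\]
This is a state. For $x\in M$ the integrand is $\tau(v^*xv)=\tau(x)$, so $\Phi|_M=\tau$. For $u\in U(F_j)$ and $k\ge j$, the substitution $v\mapsto uv$ shows that the $k$-th integrals for $uTu^*$ and for $T$ agree; hence $\Phi(uTu^*)=\Phi(T)$. Replacing $T$ by $Tu$ gives $\Phi(uT)=\Phi(Tu)$, and unitaries span $F_j$, so \eqref{eq:central} holds for $b\in\bigcup_jF_j$. For $x\in M$, Cauchy--Schwarz gives $|\Phi(Tx)|^2\le\Phi(TT^*)\tau(x^*x)$ and $|\Phi(xT)|^2\le\tau(xx^*)\Phi(T^*T)$, so both $|\Phi(Tx)|$ and $|\Phi(xT)|$ are at most $\|T\|\,\|x\|_2$. Since $\bigcup_jF_j$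 is $\|\cdot\|_2$-dense in $B$, \eqref{eq:central} holds for all $b\in B$.
\end{proof}

It matters that $\Phi$ agrees with $\tau$ on all of $M$ and not only on $B$: the test elements $y$ of Proposition~\ref{prop:orth} do not belong to $B$.

To locate $\Phi$, consider the projection $q=1-LL^*$ onto the kernel of $L^*$; it satisfies $qL=0$ and $L^*q=0$. A state that is central for $B$ must vanish on any projection with infinitely many orthogonal conjugates under unitaries of $B$. To find such conjugates of $q$ we describe how functions of $S$ act on its range. Let $\sigma$ be the semicircle law $d\sigma(t)=\frac1{2\pi}\sqrt{4-t^2}\,dt$ on $[-2,2]$, and define polynomials $p_j$ of degree $j$ by $p_0=1$, $p_1(t)=t$, $p_{j+1}(t)=tp_j(t)-p_{j-1}(t)$. Since $\|S\|\le2\|L\|=2$, the operator $f(S)$ is defined for every continuous $f$ on $[-2,2]$.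

\begin{lemma}\label{lem:cheb}
For $j\ge0$ and $f\in C[-2,2]$,
\[
L^jq=p_j(S)q,\qquad qf(S)q=\Bigl(\int f\,d\sigma\Bigr)q .
\]
\end{lemma}

\begin{proof}
We have $Sq=Lq$, and $SL^jq=L^{j+1}q+L^{j-1}q$ for $j\ge1$ because $L^*L=1$. The first identity follows by induction on $j$. It gives $qp_j(S)q=qL^jq=\delta_{j0}q$. On the other hand, the identity $\sin(j+2)\theta+\sin j\theta=2\cos\theta\sin(j+1)\theta$ shows that $p_j(2\cos\theta)=\sin((j+1)\theta)/\sin\theta$, and the substitution $t=2\cos\theta$ turns $d\sigma$ into $\frac2\pi\sin^2\theta\,d\theta$ on $[0,\pi]$. Therefore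
\[
\int p_j\,d\sigma=\frac2\pi\int_0^\pi\sin((j+1)\theta)\sin\theta\,d\theta=\delta_{j0}.
\]
So the second identity holds for $f=p_j$, hence for all polynomials, and for all continuous $f$ by uniform approximation.
\end{proof}

Let $P_k=L^kL^{*k}$ be the projection onto the range of $L^k$ and $Q_k=1-P_k$.

\begin{lemma}\label{lem:Qk}
$\Phi(Q_k)=0$ for all $k\ge1$.
\end{lemma}

\begin{proof}
Let $G(t)=\sigma([-2,t])$. It is continuous because $\sigma$ has no atoms, so $U=\exp(2\pi iG(S))$ is a unitary in $B$. The substitution $r=G(t)$ gives $\int e^{2\pi imG}\,d\sigma=\int_0^1e^{2\pi imr}\,dr=0$ for integers $m\ne0$, so $qU^mq=0$ by Lemma~\ref{lem:cheb}. Hence the projections $q_m=U^mqU^{-m}$ are mutually orthogonal: $q_mq_{m'}=U^m(qU^{m'-m}q)U^{-m'}=0$ for $m\ne m'$. By \eqref{eq:central}, $\Phi(q_m)=\Phi(q)$, so $r\Phi(q)=\Phi(q_1+\dots+q_r)\le1$ for all $r$, and $\Phi(q)=0$.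

By Lemma~\ref{lem:cheb}, \eqref{eq:central} and \eqref{eq:null},
\[
\Phi(L^jqL^{*j})=\Phi(p_j(S)\,q\,p_j(S))=\Phi(p_j(S)^2q)=0 .
\]
Finally $L^jqL^{*j}=P_j-P_{j+1}$ with $P_0=1$, so $Q_k=\sum_{j<k}L^jqL^{*j}$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:orth}]
Since $yb\in M$, we have $\tau(yb)=\Phi(yb)$. Write $yb=Q_kyb+P_kyQ_kb+P_kyP_kb$. By Lemma~\ref{lem:Qk} and \eqref{eq:null}, $\Phi(Q_kyb)=0$. In the second term $Q_k$ is not at an end of the product, but \eqref{eq:central} moves it there: $\Phi(P_kyQ_kb)=\Phi(bP_kyQ_k)=0$. Hence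
\[
|\tau(yb)|=|\Phi(P_kyP_kb)|\le\|L^k(L^{*k}yL^k)L^{*k}\|\,\|b\|\le\|L^{*k}yL^k\|\,\|b\|\to0 .\qedhere
\]
\end{proof}

\begin{remark}
The operator $L^{*k}$ annihilates $L^2(P)\otimes H^{\otimes j}$ for $j<k$, so $P_k\to0$ strongly, while $\Phi(P_k)=1$ for all $k$. Thus $\Phi$ is not normal, and strong convergence of $P_kyP_k$, which holds for every $y$, carries no information. This is why $\mathcal T$ is defined by convergence in norm.
\end{remark}

\section{First step: $B$ commutes with $D$}\label{sec:D}

We look for elementary tensors $y\otimes z$ in $\mathcal T$. For $z=1$ the relations $l_i^*l_j=\delta_{ij}$ give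
\begin{equation}\label{eq:phi}
L^*(y\otimes1)L=\varphi(y)\otimes1,\qquad\text{where }\ \varphi(y)=cyc+dyd\quad(y\in P).
\end{equation}
Since $D$ is abelian and contains $c$ and $d$, we have $\varphi(xyx')=x\varphi(y)x'$ for $x,x'\in D$. As in Example~\ref{ex:M2}, a polynomial $z$ only delays the decay by a bounded number of steps.

\begin{lemma}\label{lem:compress}
If $y\in P$ and $\|\varphi^k(y)\|\to0$, then $y\otimes z\in\mathcal T$ for every $z\in N_0$.
\end{lemma}

\begin{proof}
By normal ordering it suffices to show $y\otimes l_Il_J^*\in\mathcal T$. Put $x_1=c$, $x_2=d$, $x_i=0$ for $i\ge3$, and $x_I=x_{i_1}\cdots x_{i_m}\in D$; then $x_I=x_I^*$ and $\|x_I\|\le1$. We have $L^*(1\otimes l_i)=x_i\otimes1$, and $L^*$ commutes with $D\otimes1$, so $L^{*|I|}(1\otimes l_I)=x_I\otimes1$ by induction on $|I|$. Taking adjoints, $(1\otimes l_J^*)L^{|J|}=x_J\otimes1$. Write $y\otimes l_Il_J^*=(1\otimes l_I)(y\otimes1)(1\otimes l_J^*)$ and let $r=\max(|I|,|J|)$. For $k\ge r$, by \eqref{eq:phi},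
\begin{align*}
L^{*k}(y\otimes l_Il_J^*)L^k&=L^{*(k-|I|)}(x_Iyx_J\otimes1)L^{k-|J|}\\
&=L^{*(r-|I|)}\bigl(x_I\varphi^{k-r}(y)x_J\otimes1\bigr)L^{r-|J|},
\end{align*}
and the norm of this operator is at most $\|\varphi^{k-r}(y)\|$.
\end{proof}

In Example~\ref{ex:M2}, $\varphi(e_{12})=\cos t\,e_{12}$ and the decay is geometric. When $h$ has continuous spectrum, the differences of angles come arbitrarily close to $0$ and this argument provides no uniform contraction factor. We still need many $y$ for which $\varphi^k(y)$ tends to $0$ in operator norm. They come from rewriting $\varphi$. Let $u=e^{ih}=c+id$ and $\alpha(y)=uyu^*$, an isometric automorphism of $P$. Expanding,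
\[
uyu^*=cyc+dyd+i(dyc-cyd),\qquad u^*yu=cyc+dyd-i(dyc-cyd),
\]
so $\varphi=\frac12(\alpha+\alpha^{-1})$. Thus $\varphi^k$ averages the powers of $\alpha$ against the distribution of the simple random walk on $\mathbb Z$ at time $k$. That distribution lives on integers of one parity, and it is almost invariant under translation by $2$. Put $w=u^2=e^{2ih}$.

\begin{lemma}\label{lem:walk}
For every $y\in P$, $\|\varphi^k(y-wyw^*)\|\to0$ as $k\to\infty$.
\end{lemma}

\begin{proof}
From $\varphi=\frac12\alpha^{-1}(1+\alpha^2)$ we get $\varphi^k=2^{-k}\alpha^{-k}\sum_{j=0}^k\binom kj\alpha^{2j}$, and so, with $\binom k{-1}=\binom k{k+1}=0$,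
\[
\varphi^k(1-\alpha^2)=2^{-k}\alpha^{-k}\sum_{j=0}^{k+1}\Bigl[\binom kj-\binom k{j-1}\Bigr]\alpha^{2j}.
\]
The sequence $\binom k{-1},\binom k0,\dots,\binom k{k+1}$ increases from $0$ to $\binom k{\lfloor k/2\rfloor}$ and then decreases to $0$, so the absolute values of the brackets add up to $2\binom k{\lfloor k/2\rfloor}$. Hence $\|\varphi^k(y-wyw^*)\|\le2\beta_k\|y\|$ with $\beta_k=2^{-k}\binom k{\lfloor k/2\rfloor}$. Now $\beta_{2m}=\prod_{j=1}^m(1-\frac1{2j})\to0$ because the harmonic series diverges, and $\beta_{2m-1}=\beta_{2m}$ because $\binom{2m}m=2\binom{2m-1}{m-1}$.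
\end{proof}

\begin{proposition}\label{prop:step1}
$B\subseteq C\,\bar\otimes\,N$.
\end{proposition}

\begin{proof}
Let $b\in B$ and $W=w\otimes1$. For $y\in P$ and $z\in N_0$, Lemmas~\ref{lem:compress} and~\ref{lem:walk} give $(y-wyw^*)\otimes z\in M\cap\mathcal T$. By Proposition~\ref{prop:orth} and the trace property,
\[
0=\tau\bigl((y\otimes z)b\bigr)-\tau\bigl(W(y\otimes z)W^*b\bigr)=\tau\bigl((y\otimes z)(b-W^*bW)\bigr).
\]
The vectors $(y\otimes z)^*\xi_0$ span a dense subspace of $K$, so $(b-W^*bW)\xi_0=0$ and $b$ commutes with the unitary $W$. The map $t\mapsto e^{2it}$ is injective on $[0,1]$, so $h$ is a continuous function of $w$ and $\{w\}''=D$. Therefore $b$ commutes with $D\otimes1$.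

It remains to pass from this to $b\in C\,\bar\otimes\,N$. For $z\in N$ write $E_{P\otimes1}((1\otimes z^*)b)=b_z\otimes1$ with $b_z\in P$. For $x\in D$ the operator $x\otimes1$ commutes with $(1\otimes z^*)b$, so $xb_z=b_zx$ by bimodularity of $E_{P\otimes1}$; that is, $b_z\in C$. If $y\in P$ and $E_C(y)=0$, then
\[
\langle b\xi_0,(y\otimes z)\xi_0\rangle=\tau\bigl((y^*\otimes1)(1\otimes z^*)b\bigr)=\tau_P(y^*b_z)=0 .
\]
The elements $y=y'-E_C(y')$, $y'\in P$, are dense in $L^2(P)\ominus L^2(C)$, so the vectors $(y\otimes z)\xi_0$ span a dense subspace of $(L^2(P)\ominus L^2(C))\otimes\mathcal F$. Hence $b\xi_0\in L^2(C)\otimes\mathcal F=L^2(C\,\bar\otimes\,N)$, and \eqref{eq:L2} applies.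
\end{proof}

\begin{remark}
The bound $0\le h\le1$ is used only to ensure that $e^{2ih}$ generates $D$. Angles count modulo $\pi$ because opposite directions give the same algebra: for $P=M_2(\mathbb C)$ the element $h=\operatorname{diag}(0,\pi)$ generates the diagonal $D$, but $S=\operatorname{diag}(s_1,-s_1)$ lies in the injective algebra $M_2(\mathbb C)\otimes\{s_1\}''$, which does not commute with $D\otimes1$.
\end{remark}

\section{Second step: $B\subseteq\mathcal A$}\label{sec:wick}

Inside $C\,\bar\otimes\,N$ the rotation can be undone by a change of basis with coefficients in $D$. Complete $L_1=L$ to the family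
\[
L_2=-d\otimes l_1+c\otimes l_2,\qquad L_i=1\otimes l_i\ \ (i\ge3),\qquad S_i=L_i+L_i^* .
\]
Then $S_1=S$, $S_2=-d\otimes s_1+c\otimes s_2$, and $S_i=1\otimes s_i$ for $i\ge3$, so all $S_i$ lie in $D\,\bar\otimes\,N$. The $L_i$ behave like creation operators over $C$:
\begin{enumerate}
\item[(a)] $L_i^*L_j=\delta_{ij}1$;
\item[(b)] $L_i$ and $L_i^*$ commute with $C\otimes1$;
\item[(c)] $L_i^*$ annihilates $L^2(P)\otimes\Omega$.
\end{enumerate}
For (a), $L_2^*L_2=(d^2+c^2)\otimes1=1$ and $L_2^*L_1=(-dc+cd)\otimes1=0$, and the cases with an index $i\ge3$ follow from $l_i^*l_j=\delta_{ij}$. Property (b) holds because $c,d\in D$, and (c) because $l_i^*\Omega=0$. The inverse change of basis is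
\[
1\otimes s_1=(c\otimes1)S_1-(d\otimes1)S_2,\qquad 1\otimes s_2=(d\otimes1)S_1+(c\otimes1)S_2,
\]
so $C\otimes1$ and the $S_i$ generate $C\,\bar\otimes\,N$. By (b) these commute; this is what Proposition~\ref{prop:step1} has gained.

Example~\ref{ex:M2} asks for polynomials in the $S_i$ that send $\xi_0$ to $L_I\xi_0$, where $L_I=L_{i_1}\cdots L_{i_m}$. For a word $I=(i_1,\dots,i_m)$ put
\[
W_I=\sum_{j=0}^mL_{i_1}\cdots L_{i_j}L_{i_{j+1}}^*\cdots L_{i_m}^*,\qquad W_\emptyset=1 .
\]
For instance $W_{(i)}=S_i$ and $W_{(2,2)}=S_2^2-1$. Call $I$ \emph{pure} if all its letters equal $1$ (the empty word is pure) and \emph{mixed} otherwise.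

\begin{lemma}\label{lem:wick}
\begin{enumerate}
\item[(i)] The linear span of the $W_I$ is the unital algebra generated by the $S_i$, and the span of the $W_I$ with $I$ pure is the algebra of polynomials in $S$. In particular $W_I\in D\,\bar\otimes\,N$.
\item[(ii)] If $I\ne J$ and $x,x'\in C\otimes1$, then $xW_I\xi_0\perp x'W_J\xi_0$.
\item[(iii)] If $I$ is mixed and $x\in C\otimes1$, then $L^{*k}xW_IL^k=0$ for $k\ge|I|$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $m=|I|\ge1$ and let $iI$ be the word $(i,i_1,\dots,i_m)$. The product $L_iW_I$ is the sum of the terms of $W_{iI}$ that begin with $L_i$. In $L_i^*W_I$, the term $j=0$ gives $L_i^*L_{i_1}^*\cdots L_{i_m}^*$, which is the one remaining term of $W_{iI}$, and by (a) the terms $j\ge1$ add up to $\delta_{i,i_1}W_{(i_2,\dots,i_m)}$. Therefore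
\[
S_iW_I=W_{iI}+\delta_{i,i_1}W_{(i_2,\dots,i_m)},\qquad S_iW_\emptyset=W_{(i)} .
\]
Solved for $W_{iI}$, this shows by induction on the length that each $W_I$ is a polynomial in the $S_i$ with $i$ a letter of $I$. Read directly, it shows that the span of the $W_I$, which contains $1$, is stable under left multiplication by each $S_i$, and that the span of the pure $W_I$ is stable under left multiplication by $S_1$.

(ii) By (c) only the term $j=m$ survives on $\xi_0$, so $W_I\xi_0=L_I\xi_0$, and by (b) $xW_I\xi_0=L_I\zeta$ and $x'W_J\xi_0=L_J\zeta'$ with $\zeta=x\xi_0$ and $\zeta'=x'\xi_0$ in $L^2(P)\otimes\Omega$. By symmetry assume $|I|\le|J|$. By (a), $L_J^*L_I=0$ unless $J=IJ'$ for a word $J'$, which is nonempty since $I\neq J$; then $L_J^*L_I=L_{J'}^*$, which annihilates $\zeta$ by (c). In both cases $\langle L_I\zeta,L_J\zeta'\rangle=\langle L_J^*L_I\zeta,\zeta'\rangle=0$.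

(iii) By (b) we may take $x=1$. Let $J$ be a mixed word with $|J|\le k$ and let $r$ be the first position with $j_r\ne1$. Then $L^{*k}L_J=L^{*(k-r+1)}L_{j_r}\cdots L_{j_{|J|}}=0$ by (a), since $k-r+1\ge1$. The $j$-th term of $L^{*k}W_IL^k$ is
\[
\bigl(L^{*k}L_{i_1}\cdots L_{i_j}\bigr)\bigl(L^{*k}L_{i_m}\cdots L_{i_{j+1}}\bigr)^*,
\]
and one of the words $(i_1,\dots,i_j)$, $(i_m,\dots,i_{j+1})$ is mixed, so one of the two factors is $0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(2)]
Let $V_1$ and $V_2$ be the linear spans of the vectors $xW_I\xi_0$, $x\in C\otimes1$, with $I$ pure and with $I$ mixed, respectively. By (b) and Lemma~\ref{lem:wick}(i), the span of all $xW_I$ is the $*$-algebra generated by $C\otimes1$ and the $S_i$, and the span of the $xW_I$ with $I$ pure is the $*$-algebra generated by $C\otimes1$ and $S$. Hence $V_1+V_2$ is dense in $L^2(C\,\bar\otimes\,N)$ and $V_1$ is dense in $L^2(\mathcal A)$. By Lemma~\ref{lem:wick}(ii), $V_1\perp V_2$, so $L^2(C\,\bar\otimes\,N)=L^2(\mathcal A)\oplus\overline{V_2}$.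

Let $b\in B$. By Proposition~\ref{prop:step1}, $b\xi_0\in L^2(C\,\bar\otimes\,N)$. For $I$ mixed, $xW_I\in M\cap\mathcal T$ by Lemma~\ref{lem:wick}(i) and (iii), so $(xW_I)^*\in M\cap\mathcal T$ and $\langle b\xi_0,xW_I\xi_0\rangle=\tau((xW_I)^*b)=0$ by Proposition~\ref{prop:orth}. Thus $b\xi_0\perp V_2$, so $b\xi_0\in L^2(\mathcal A)$, and $b\in\mathcal A$ by \eqref{eq:L2}.
\end{proof}

\section{Proofs of the remaining statements}\label{sec:end}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Here $C=D$, so $\mathcal A=A$. The algebra $A$ is generated by commuting self-adjoint elements, so it is abelian and injective. By Theorem~\ref{thm:B}(2), every injective subalgebra of $M$ that contains $S$ is contained in $A$. This applies to every injective subalgebra containing $A$, so $A$ is maximal injective, and it is a MASA by the observation in Section~\ref{sec:intro}. For the last assertion take $P=R$ and any MASA $D$ of $R$; one exists by Zorn's lemma.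
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(1), (3), (4)]
(1) Both $C\otimes1$ and $S$ commute with $S$, so $\mathcal A\subseteq\{S\}'\cap M$. If $x=x^*\in\{S\}'\cap M$, then $\{x,S\}''$ is abelian, hence injective, and contains $S$; so $x\in\mathcal A$ by (2). As $\{S\}'\cap M$ is spanned by its self-adjoint elements, it equals $\mathcal A$.

For $x\in C$ the operator $x\otimes1$ commutes with $q=1-LL^*$, and $q\xi_0=\xi_0$ because $L^*\xi_0=0$. By Lemma~\ref{lem:cheb}, whose proof uses only $L^*L=1$, for $f\in C[-2,2]$,
\begin{equation}\label{eq:factor}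
\tau\bigl((x\otimes1)f(S)\bigr)=\langle(x\otimes1)\,qf(S)q\,\xi_0,\xi_0\rangle=\tau_P(x)\int f\,d\sigma .
\end{equation}
With $x=1$ this says that $S$ has distribution $\sigma$ with respect to the faithful trace $\tau$, so $\{S\}''\cong L^\infty([-2,2],\sigma)$, which is diffuse as $\sigma$ has no atoms. By normality, \eqref{eq:factor} gives $\tau((x\otimes1)g)=\tau_P(x)\tau(g)$ for all $g\in\{S\}''$. Thus $x\otimes g\mapsto(x\otimes1)g$ is a trace-preserving $*$-homomorphism from the algebraic tensor product of $C$ and $\{S\}''$ onto a $*$-algebra generating $\mathcal A$. It induces a unitary $L^2(C)\otimes L^2(\{S\}'')\to L^2(\mathcal A)$ that intertwines left multiplications, and conjugation by this unitary is an isomorphism $C\,\bar\otimes\,\{S\}''\cong\mathcal A$.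

(3) If $C$ is injective, then $\mathcal A\cong C\,\bar\otimes\,\{S\}''$ is injective, and by (2) it contains every injective subalgebra that contains $S$. So $\mathcal A$ is maximal injective, and a maximal injective $B\ni S$, being contained in the injective algebra $\mathcal A$, equals $\mathcal A$. If $\mathcal A$ is injective, then so is its subalgebra $C\otimes1$ by Section~\ref{sec:facts}; this gives the last assertion.

(4) If $D$ is a MASA, this is Theorem~\ref{thm:A}. Otherwise choose $x=x^*\in C\setminus D$ and put $y=x-E_D(x)$, a nonzero self-adjoint element of $C$ orthogonal to $D$. Let $A=(D\otimes1)\vee\{S\}''$. For $x'\in D$ and a polynomial $f$, \eqref{eq:factor} gives $\tau((y\otimes1)(x'\otimes1)f(S))=\tau_P(yx')\int f\,d\sigma=0$. Such products $(x'\otimes1)f(S)$ span a $*$-algebra generating $A$, so $(y\otimes1)\xi_0\perp L^2(A)$ and $y\otimes1\notin A$. But $y\otimes1$ commutes with $D\otimes1$ and with $S$, so $A\vee\{y\otimes1\}''$ is abelian, hence injective, and strictly larger than $A$.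
\end{proof}

For the corollary, recall that the \emph{amplification} $Q^\lambda$ of a II$_1$ factor $Q$ by $\lambda>0$ is $p(M_k(\mathbb C)\otimes Q)p$, where $p$ is a projection with $(\operatorname{Tr}\otimes\tau_Q)(p)=\lambda$; up to isomorphism it does not depend on $k$ and $p$, and $Q^1\cong Q$. Taking the tensor product of two such projections shows that $Q_1^{\lambda}\,\bar\otimes\,Q_2^{\mu}\cong(Q_1\,\bar\otimes\,Q_2)^{\lambda\mu}$. The interpolated free group factors $L(F_t)$, $1<t\le\infty$, are II$_1$ factors that agree with the free group factors for integer $t$ and for $t=\infty$, and by Dykema and R\u{a}dulescu they satisfy $L(F_t)^\lambda\cong L(F_{1+(t-1)\lambda^{-2}})$.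

\begin{proof}[Proof of Corollary~\ref{cor:C}]
For $t=\infty$ apply Theorem~\ref{thm:A} with $n=\infty$, $P=Q$ and any MASA $D$ of $Q$. For $1<t<\infty$ put $\lambda=(t-1)^{1/2}$, so that $L(F_t)^\lambda\cong L(F_2)$. Then
\[
Q\,\bar\otimes\,L(F_t)\cong Q^{1/\lambda}\,\bar\otimes\,L(F_t)^\lambda\cong Q^{1/\lambda}\,\bar\otimes\,L(F_2),
\]
and Theorem~\ref{thm:A} applies with $n=2$, $P=Q^{1/\lambda}$, which is a II$_1$ factor with separable predual, and any MASA $D$ of $P$.
\end{proof}

\begin{thebibliography}{1}

\bibitem{MO}
``A II$_1$ factor $\mathcal M$ with trace $\tau$ has property Gamma if for every $\epsilon>0$ and finite set \dots'', MathOverflow, \texttt{http://mathoverflow.net/q/218385}.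

\end{thebibliography}
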